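\title{A reflexive Banach space with no equivalent 2-rotund norm}

\begin{abstract}
A norm is 2-rotund (2R) if every sequence $(x_n)$ in the unit ball with $\lim_{m,n\to\infty}\|x_m+x_n\|=2$ converges. A Banach space with a 2R norm is reflexive, and every separable reflexive space has an equivalent 2R norm. We prove in ZFC that separability cannot be dropped: there is a reflexive space of density $\mathfrak b$, with a 1-unconditional basis, that has no equivalent 2R norm, and no equivalent $k$R norm for any $k\ge2$. Reflexive spaces without an equivalent 2R norm exist in every density $\tau\ge\mathfrak b$ and in every density $\tau\ge\aleph_2$. The space is built from a compact family of finite sets defined by a coloring of pairs of ordinals, and a given norm is defeated by vectors that nearly minimize it over classes of probability vectors.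
\end{abstract}

\section{Introduction}\label{sec:intro}

All Banach spaces are real, $B_X$ is the closed unit ball of $X$, and the \emph{density} of $X$ is the least cardinality of a dense subset. Following Milman, the norm of $X$ is called \emph{2-rotund} (2R) if every sequence $(x_n)$ in $B_X$ with
\[
\lim_{m,n\to\infty}\|x_m+x_n\|=2
\]
converges in norm. Taking $m=n$ shows $\|x_n\|\to1$, so the hypothesis says that the points and all their midpoints approach the unit sphere. Applied to a sequence $x,y,x,y,\dots$ of unit vectors with $\|x+y\|=2$, the condition gives $x=y$; thus 2R is a form of strict convexity that also carries some compactness. In a Hilbert space the identity $\|x_m-x_n\|^2=2\|x_m\|^2+2\|x_n\|^2-\|x_m+x_n\|^2$ shows that the norm is 2R.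

Every space with a 2R norm is reflexive. Indeed, if $\|f\|=1$ in $X^*$ and $f(x_n)\to1$ with $x_n\in B_X$, then $\|x_m+x_n\|\ge f(x_m+x_n)\to2$, so $(x_n)$ converges and $f$ attains its norm at the limit; by James's theorem, a space in which every functional attains its norm is reflexive. Reflexivity does not depend on the choice of an equivalent norm, and Milman asked whether the existence of an equivalent 2R norm characterizes reflexivity for separable spaces. Odell and Schlumprecht proved that it does: every separable reflexive space admits an equivalent 2R norm. The following question is posed in \cite{Problem}.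

\begin{quote}
Does every nonseparable reflexive Banach space admit an equivalent 2R norm?
\end{quote}

One would guess that the answer is yes. The condition is tested on sequences, so a norm is 2R exactly when its restriction to every separable closed subspace is 2R, and each separable closed subspace of a reflexive space has an equivalent 2R norm. Size alone is no obstruction, as the spaces $\ell_2(\Gamma)$ show. The question is only whether one norm can serve all separable subspaces at once. We show that it cannot.

Let $\omega=\{0,1,2,\dots\}$. For $f,g\in\omega^\omega$ write $f\le^*g$ if $f(n)\le g(n)$ for all large $n$. A subset of $\omega^\omega$ is \emph{unbounded} if no $g$ satisfies $f\le^*g$ for all its members $f$, and $\mathfrak b$ is the least cardinality of an unbounded set. Then $\aleph_1\le\mathfrak b\le2^{\aleph_0}$ (see Lemma~\ref{lem:scale} for the lower bound).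

\begin{theorem}\label{thm:main}
There is a reflexive Banach space $X$ of density $\mathfrak b$, with a 1-unconditional basis $(z_\gamma)_{\gamma<\mathfrak b}$, which admits no equivalent 2R norm.
\end{theorem}

The theorem is proved in ZFC, so the existence of an equivalent 2R norm does not characterize reflexivity for nonseparable spaces. The proof gives more. For $k\ge2$, a norm is $k$R if every sequence in the unit ball with $\lim_{n_1,\dots,n_k\to\infty}\|x_{n_1}+\dots+x_{n_k}\|=k$ converges in norm; the indices need not be distinct. A $k$R norm is $(k+1)$R, because $\|x_{n_1}+\dots+x_{n_k}\|\ge\|x_{n_1}+\dots+x_{n_{k+1}}\|-1$; so these conditions become weaker as $k$ grows. A sequence is \emph{norm-separated} if $\inf_{n\ne m}\|x_n-x_m\|>0$.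

\begin{theorem}\label{thm:strong}
Let $X$ be the space constructed in the proof of Theorem~\ref{thm:main}. For every equivalent norm $|\cdot|$ on $X$ there are $\lambda>0$, $\varepsilon_n\downarrow0$ and a weakly null, disjointly supported, norm-separated sequence $(x_n)_{n\ge1}$ such that
\begin{equation}\label{eq:estimate}
\Big|\,\Big|\sum_{i=1}^ka_ix_{n_i}\Big|-\lambda\,\Big|\le\varepsilon_{n_1}
\quad\text{whenever } n_1<\dots<n_k,\ \ k\le n_1+1,\ \ a_i\ge0,\ \ \sum_{i=1}^k a_i=1 .
\end{equation}
In particular, $X$ has no equivalent $k$R norm for any $k\ge2$.
\end{theorem}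

\begin{theorem}\label{thm:density}
For every cardinal $\tau\ge\mathfrak b$, and, by means of a theorem of Shelah, for every cardinal $\tau\ge\aleph_2$, there is a reflexive space of density $\tau$ with no equivalent 2R norm. Hence the least density of a reflexive space without an equivalent 2R norm is $\aleph_1$ or $\aleph_2$, and it is $\aleph_1$ if $\mathfrak b=\aleph_1$, for instance under the continuum hypothesis.
\end{theorem}

We do not decide the case of density $\aleph_1$ when $\mathfrak b>\aleph_1$.

Section~\ref{sec:idea} carries out the argument in $\ell_1$ and isolates what has to change in a reflexive space. Sections~\ref{sec:coloring}--\ref{sec:minimizers} construct the space from any regular uncountable cardinal $\kappa$ that carries a suitable coloring of pairs. Section~\ref{sec:b}, which can be read independently, constructs the coloring on $\mathfrak b$, and Section~\ref{sec:end} assembles the theorems.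

\section{The minimization argument in $\ell_1$}\label{sec:idea}

We first remove the normalization from the definition of $k$R.

\begin{lemma}\label{lem:normalize}
Let $(E,|\cdot|)$ be a Banach space, $k\ge2$ and $\lambda>0$. If a sequence $(x_n)$ does not converge in norm and $\lim_{n_1,\dots,n_k\to\infty}|x_{n_1}+\dots+x_{n_k}|=k\lambda$, then $|\cdot|$ is not $k$R.
\end{lemma}

\begin{proof}
Taking all indices equal gives $|x_n|\to\lambda$. For large $n$ put $y_n=x_n/|x_n|$. Then $|y_n-x_n/\lambda|=|1-|x_n|/\lambda|\to0$. Hence $|y_{n_1}+\dots+y_{n_k}|\to k$, and $(y_n)$ does not converge.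
\end{proof}

The space $\ell_1$ is not reflexive, so it has no equivalent 2R norm. The following direct proof is the model for everything below.

\begin{example}\label{ex:l1}
Let $|\cdot|$ be a norm on $\ell_1$ with $M^{-1}\|x\|_1\le|x|\le M\|x\|_1$. For $\theta\ge1$ let $V(\theta)$ be the set of finitely supported vectors with nonnegative coordinates of sum $1$ and support in $[\theta,\infty)$, and let $\lambda(\theta)=\inf\{|x|:x\in V(\theta)\}$. The classes $V(\theta)$ decrease, so the numbers $\lambda(\theta)\in[M^{-1},M]$ increase to a limit $\lambda>0$. Choose recursively $x_n\in V(\theta_n)$ with $|x_n|<\lambda+\frac1n$, where $\theta_n\ge n$ lies beyond the supports of $x_1,\dots,x_{n-1}$. For $n\le m$ the average $\frac12(x_n+x_m)$ lies in $V(n)$, so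
\[
\lambda(n)\le\Big|\frac{x_n+x_m}2\Big|\le\lambda+\frac1n .
\]
Thus $|x_n+x_m|\to2\lambda$, while $|x_n-x_m|\ge2M^{-1}$ for $n\ne m$. By Lemma~\ref{lem:normalize}, $|\cdot|$ is not 2R.
\end{example}

The triangle inequality bounds the norm of an average from above. The bound from below is free once the average is known to lie in a class whose infimum is close to $\lambda$. Three things stand in the way of repeating this in a reflexive space with an unconditional basis $(z_\gamma)$ of vectors of norm at most $1$.

\emph{Supports.} Any sequence of distinct basis vectors is then weakly null, so some of its convex combinations have small norm. The probability vectors that stay away from $0$ can therefore only be those supported on the members of some family $\mathfrak F$ of finite sets, and no infinite set may have all its finite subsets in $\mathfrak F$. Conversely, Section~\ref{sec:space} shows that such a family, if closed under subsets, yields a reflexive space.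

\emph{Ranks.} The support of an average is a union. A family as above cannot allow unions to be repeated without limit, for a chain $A_1\subsetneq A_1\cup A_2\subsetneq\cdots$ in $\mathfrak F$ would produce a forbidden infinite set. We therefore attach a rank $r\in\omega$ that drops when a union is formed: there are decreasing classes $V(r)$, and suitable unions of members of $V(r+1)$ land in $V(r)$. A rank cannot drop forever, which saves compactness. The infima $\lambda(r)$ are monotone and bounded, so they converge, and for large $r$ the drop in rank costs almost nothing.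

\emph{Order of quantifiers.} The family $\mathfrak F$ is fixed first and the norm afterwards; the near-minimizers are dictated by the norm. We need a rule, fixed in advance, under which \emph{any} sufficiently large supply of finite sets contains sets that may be joined. By the theorem of Odell and Schlumprecht the whole plan must fail on a countable index set. On a regular uncountable cardinal $\kappa$ the norm supplies $\kappa$ disjointly supported near-minimizers, and the rule is given by a coloring of pairs that realizes every color between members of every such supply.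

\section{Colorings of pairs of ordinals}\label{sec:coloring}

A cardinal $\kappa$ is identified with the set of ordinals below it. It is \emph{regular} if every subset of $\kappa$ of cardinality less than $\kappa$ is bounded in $\kappa$. For sets of ordinals, $A<B$ means $\alpha<\beta$ for all $\alpha\in A$, $\beta\in B$. The set of pairs $\alpha<\beta$ in $A$ is $[A]^2$, and the value of a coloring at such a pair is written $c(\alpha,\beta)$, always with $\alpha<\beta$. A \emph{$\kappa$-family} is a family of $\kappa$ pairwise disjoint nonempty finite subsets of $\kappa$. For regular uncountable $\kappa$ we use three facts.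
\begin{itemize}
\item[(R1)] A countable union of sets of cardinality less than $\kappa$ has cardinality less than $\kappa$. So if a set of cardinality $\kappa$ is split into countably many pieces, one piece has cardinality $\kappa$.
\item[(R2)] If $\mathcal W$ is a $\kappa$-family and $\theta<\kappa$, then by disjointness at most $|\theta|<\kappa$ members of $\mathcal W$ contain an ordinal below $\theta$. So in a recursion of length $\kappa$ one can always choose a member of $\mathcal W$ above all the fewer than $\kappa$ ordinals used so far.
\item[(R3)] A bounded nondecreasing function $\lambda:\kappa\to\mathbb R$ is eventually constant: if $\lambda(\theta_i)>\sup\lambda-\frac1i$, then $\lambda=\sup\lambda$ from $\sup_i\theta_i<\kappa$ on.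
\end{itemize}

\begin{definition}\label{def:S}
The statement $(S_\kappa)$ says: there is $c:[\kappa]^2\to\omega$ such that for every $\kappa$-family $\mathcal W$ and every $v\in\omega$ there are $F,G\in\mathcal W$ with $F<G$ and $c\equiv v$ on $F\times G$.
\end{definition}

The statement $(S_\omega)$ is false. Given $c:[\omega]^2\to\omega$, Ramsey's theorem yields an infinite $H\subset\omega$ on whose pairs $c$ is always $0$ or never $0$; the family of singletons of $H$ then misses the color $1$ or the color $0$. The definition speaks of finite sets, not only points, because the near-minimizers of a norm have supports of arbitrary finite size.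

\begin{proposition}\label{prop:b}
The cardinal $\mathfrak b$ is regular and uncountable, and $(S_{\mathfrak b})$ holds.
\end{proposition}

The proof is given in Section~\ref{sec:b}. \emph{From here to the end of Section~\ref{sec:minimizers}, $\kappa$ is a regular uncountable cardinal satisfying $(S_\kappa)$.} Composing $c$ with a bijection $\omega\to\omega\times\omega$, we fix
\[
d=(\rho,\sigma):[\kappa]^2\to\omega\times\omega
\]
with the property of Definition~\ref{def:S} for all colors $v\in\omega\times\omega$. The coordinate $\rho$ will serve as rank, and $\sigma$ as a bound on size.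

Property $(S_\kappa)$ produces one pair in one family. We need a sequence, drawn from a sequence of families, with all pairwise colors prescribed. The step from one to the other is that almost every member of a family has $\kappa$ partners.

\begin{lemma}\label{lem:select}
Let $\mathcal W_n$ $(n\ge1)$ be $\kappa$-families and let $v(n,m)\in\omega\times\omega$ for $n<m$. Then there are $F_n\in\mathcal W_n$ with $F_1<F_2<\cdots$ and $d\equiv v(n,m)$ on $F_n\times F_m$ for all $n<m$.
\end{lemma}

\begin{proof}
Let $\mathcal W,\mathcal W'$ be $\kappa$-families and $v$ a color. Call $G\in\mathcal W'$ a \emph{partner} of $F\in\mathcal W$ if $F<G$ and $d\equiv v$ on $F\times G$, and call $F$ \emph{bad} for $(\mathcal W',v)$ if it has fewer than $\kappa$ partners. We claim that fewer than $\kappa$ members of $\mathcal W$ are bad.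

If $F$ is bad, regularity gives $\nu_F<\kappa$ with $\min G<\nu_F$ for all partners $G$ of $F$. Suppose the bad sets form a $\kappa$-family. Using (R2), choose recursively for $\xi<\kappa$ a bad set $F_\xi$ whose minimum exceeds $\nu_{F_\eta}$ and all elements of $F_\eta\cup G_\eta$ for $\eta<\xi$, and then $G_\xi\in\mathcal W'$ with $F_\xi<G_\xi$. The sets $F_\xi\cup G_\xi$ form a $\kappa$-family that increases with $\xi$. So there are $\xi<\eta$ with $d\equiv v$ on $(F_\xi\cup G_\xi)\times(F_\eta\cup G_\eta)$. Then $G_\eta$ is a partner of $F_\xi$, although $\min G_\eta>\min F_\eta>\nu_{F_\xi}$. This contradiction proves the claim.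

Put $\mathcal W^0_m=\mathcal W_m$. Suppose $\kappa$-families $\mathcal W^{n-1}_m\subset\mathcal W_m$ are given for $m\ge n$. By the claim and (R1) there is $F_n\in\mathcal W^{n-1}_n$ that is not bad for $(\mathcal W^{n-1}_m,v(n,m))$ for any $m>n$. For $m>n$ let $\mathcal W^n_m\subset\mathcal W^{n-1}_m$ be the $\kappa$-family of the corresponding partners of $F_n$. For $n<m$ we have $F_m\in\mathcal W^{m-1}_m\subset\mathcal W^n_m$, so $F_n<F_m$ and $d\equiv v(n,m)$ on $F_n\times F_m$.
\end{proof}

\section{A compact family of finite sets}\label{sec:family}

We define a family $\mathfrak F$ of finite subsets of $\kappa$ by recursion on cardinality.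

\begin{definition}\label{def:F}
A finite set $F\subset\kappa$ belongs to $\mathfrak F$ if $|F|\le1$, or if $F=A\cup B$ with $B=B_1\cup\dots\cup B_j$, where $A<B_1<\dots<B_j$ are nonempty, $A,B\in\mathfrak F$, and for some $r\ge1$:
\begin{itemize}
\item[(F1)] $1\le j\le r$;
\item[(F2)] $\rho\equiv r$ on $A\times B$;
\item[(F3)] $\rho>r$ on $[A]^2$;
\item[(F4)] $\sigma(\alpha,\beta)\ge|B_i|$ for $\alpha\in A$, $\beta\in B_i$, $1\le i\le j$.
\end{itemize}
\end{definition}

For example, $\{\alpha,\beta\}\in\mathfrak F$ if and only if $\rho(\alpha,\beta)\ge1$ and $\sigma(\alpha,\beta)\ge1$. A member of $\mathfrak F$ can grow in two ways. It can serve as the head $A$ of a larger set; then (F2) and (F3) force the new rank below all old ones. Or the head is kept and the tail $B$ grows; then (F1) and (F4) bound the number and the sizes of the blocks. For Theorem~\ref{thm:main} alone, $j=1$ would suffice; several blocks are needed for Theorem~\ref{thm:strong}.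

\begin{lemma}\label{lem:hereditary}
The family $\mathfrak F$ is hereditary: if $E\subset F\in\mathfrak F$, then $E\in\mathfrak F$.
\end{lemma}

\begin{proof}
We use induction on $|F|$, the case $|F|\le1$ being immediate. Let $F=A\cup B$ as in Definition~\ref{def:F}. By induction, $E\cap A$ and $E\cap B$ belong to $\mathfrak F$. If one of them is empty, $E$ is the other. Otherwise decompose $E$ into $E\cap A$ and the nonempty sets among the $E\cap B_i$, with the same $r$. The number of blocks and their sizes have not increased, and (F2)--(F4) pass to subsets.
\end{proof}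

\begin{lemma}\label{lem:compact}
No infinite set $S\subset\kappa$ has all its finite subsets in $\mathfrak F$.
\end{lemma}

\begin{proof}
Suppose $S$ does. Keeping its first $\omega$ elements, we may assume $S=\{s_1<s_2<\cdots\}$. For $n\ge2$ fix a decomposition $A_n<B_{n,1}<\dots<B_{n,j_n}$ of $\{s_1,\dots,s_n\}$ with parameter $r_n$, and let $p_n=|A_n|<n$. Then $A_n=\{s_1,\dots,s_{p_n}\}$, and (F2) gives $\rho(s_1,s_u)=r_n$ for $p_n<u\le n$. Either $(p_n)$ takes some value infinitely often, or $p_n\to\infty$.

\emph{Case 1: $p_n=p$ for all $n$ in an infinite set $I$.} For $n\in I$ we have $j_n\le r_n=\rho(s_1,s_{p+1})=:r$. Define $b_0=0$ and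
\[
b_i=b_{i-1}+\max\{\sigma(s_1,s_u):p<u\le p+b_{i-1}+1\}.
\]
We show by induction on $i\le j_n$ that $|B_{n,1}|+\dots+|B_{n,i}|\le b_i$. The first element of $B_{n,i}$ is $s_u$ with $u=p+|B_{n,1}|+\dots+|B_{n,i-1}|+1\le p+b_{i-1}+1$, and $|B_{n,i}|\le\sigma(s_1,s_u)$ by (F4). Hence $n-p\le b_{j_n}\le b_r$ for all $n\in I$, which is impossible because $b_r$ does not depend on $n$.

\emph{Case 2: $p_n\to\infty$.} Let $n_1=2$ and choose $n_{k+1}$ with $p_{n_{k+1}}\ge n_k$. Then $s_1$ and $s_{n_k}$ are distinct elements of $A_{n_{k+1}}$, so (F3) gives $\rho(s_1,s_{n_k})>r_{n_{k+1}}=\rho(s_1,s_{n_{k+1}})$. This is an infinite strictly decreasing sequence of natural numbers.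
\end{proof}

\begin{remark}\label{rem:conditions}
Lemma~\ref{lem:compact} fails if (F3), (F4) or the bound $j\le r$ is deleted from the definition. Lemma~\ref{lem:select}, applied to the family of singletons, gives an infinite set $S$ with $d\equiv(1,1)$ on $[S]^2$. By induction on cardinality, with $r=1$, every finite $E\subset S$ belongs to the modified family: without (F3) take $B=B_1=\{\max E\}$; without (F4) take $A=\{\min E\}$ and $j=1$; without $j\le r$ take $A=\{\min E\}$ and singleton blocks.
\end{remark}

The next lemma is the reason for the definition: it lists the colors under which given members of $\mathfrak F$ can be joined.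

\begin{lemma}\label{lem:join}
Let $F_1<F_2<\cdots$ be nonempty members of $\mathfrak F$ such that $\rho>n$ on $[F_n]^2$ for all $n$ and $d\equiv(n,|F_m|)$ on $F_n\times F_m$ for all $n<m$. If $n_1<\dots<n_k$ and $k\le n_1+1$, then $F=F_{n_1}\cup\dots\cup F_{n_k}$ belongs to $\mathfrak F$, and $\rho\ge n_1$ on $[F]^2$.
\end{lemma}

\begin{proof}
A pair in $F$ lies in some $[F_{n_i}]^2$, where $\rho>n_i$, or in some $F_{n_i}\times F_{n_l}$ with $i<l$, where $\rho=n_i$. So $\rho\ge n_1$ on $[F]^2$. We prove $F\in\mathfrak F$ by induction on $k$; for $k=1$ there is nothing to prove. For $k\ge2$ take $A=F_{n_1}$, $B_i=F_{n_{i+1}}$ for $1\le i\le j=k-1$, and $r=n_1\ge1$. Then $j\le r$. Since $k-1\le n_2+1$, the induction hypothesis gives $B\in\mathfrak F$. By assumption, $\rho\equiv r$ on $A\times B$, $\rho>r$ on $[A]^2$, and $\sigma\equiv|B_i|$ on $A\times B_i$.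
\end{proof}

\begin{example}\label{ex:singletons}
Let $s_1<s_2<\cdots$ satisfy $d(s_n,s_m)=(n,1)$ for $n<m$; such points exist by Lemma~\ref{lem:select}. For $n_1<\dots<n_k$, the set $\{s_{n_1},\dots,s_{n_k}\}$ belongs to $\mathfrak F$ if and only if $k\le n_1+1$. One direction is Lemma~\ref{lem:join}. Conversely, let $k\ge2$ and take a decomposition with parameter $r=\rho(s_{n_1},s_{n_k})=n_1$. The head cannot contain $s_{n_2}$, since $\rho(s_{n_1},s_{n_2})=n_1$ would violate (F3). So $A=\{s_{n_1}\}$, the blocks are singletons by (F4), and $k-1=j\le n_1$.
\end{example}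

\section{The reflexive space}\label{sec:space}

A family $(z_\gamma)_{\gamma<\kappa}$ of nonzero vectors with dense linear span in $X$ is a \emph{1-unconditional basis} if $\|\sum\chi_\gamma a_\gamma z_\gamma\|=\|\sum a_\gamma z_\gamma\|$ for all signs $\chi_\gamma=\pm1$ and all $a=(a_\gamma)$ in $c_{00}(\kappa)$, the space of finitely supported real functions on $\kappa$. For finite $A\subset\kappa$ the map $P_A:\sum a_\gamma z_\gamma\mapsto\sum_{\gamma\in A}a_\gamma z_\gamma$ is the average of the identity and a sign change, so it extends to $X$ with $\|P_A\|\le1$. Thus the coordinate functionals $z_\gamma^*$ are bounded and $P_Ax=\sum_{\gamma\in A}z^*_\gamma(x)z_\gamma$. If $y$ is supported in $A$, then $\|x-P_Ax\|\le\|x-y\|+\|P_A(y-x)\|\le2\|x-y\|$; hence $x=\sum_\gamma z_\gamma^*(x)z_\gamma$ as a limit over finite sets, and the $z^*_\gamma$ separate the points of $X$. The \emph{support} of $x$ is $\{\gamma:z_\gamma^*(x)\ne0\}$.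

For a finitely supported probability measure $\mu$ on $\kappa$ put $x_\mu=\sum_\gamma\mu(\gamma)z_\gamma$.

\begin{proposition}\label{prop:space}
There is a reflexive Banach space $X$ of density $\kappa$ with a 1-unconditional basis $(z_\gamma)_{\gamma<\kappa}$ such that:
\begin{itemize}
\item[(a)] $\|x_\mu\|\le1$ for every finitely supported probability measure $\mu$;
\item[(b)] $\|\sum_\gamma a_\gamma z_\gamma\|\ge\frac25\sum_{\gamma\in F}|a_\gamma|$ for all $a\in c_{00}(\kappa)$ and $F\in\mathfrak F$;
\item[(c)] every bounded, disjointly supported sequence in $X$ is weakly null.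
\end{itemize}
In particular, $\frac25\le\|x_\mu\|\le1$ whenever $\operatorname{supp}\mu\in\mathfrak F$.
\end{proposition}

The obvious norm with properties (a) and (b) is
\[
\|a\|_Y=\max_{F\in\mathfrak F}\sum_{\gamma\in F}|a_\gamma|\qquad(a\in c_{00}(\kappa)).
\]
Let $Y$ be the completion of $c_{00}(\kappa)$ under it, and let $e_\gamma$ be the unit vectors, so that $\|e_\gamma\|_Y=1$. The space $Y$ is not reflexive: Lemma~\ref{lem:select} gives an infinite set $S$ with $\rho\equiv0$ on $[S]^2$, no two points of $S$ lie in a member of $\mathfrak F$, and so the $e_\gamma$, $\gamma\in S$, span a copy of $c_0$. But the unit vectors lie in a weakly compact convex set, and such a set can be moved into a reflexive space with a stronger norm. We use the following facts.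
\begin{itemize}
\item If $\Omega$ is compact, a bounded sequence in $C(\Omega)$ that tends to $0$ pointwise is weakly null (Riesz representation and dominated convergence).
\item Eberlein--\v Smulian: a subset $L$ of a Banach space is weakly compact if every sequence in $L$ has a subsequence converging weakly to a point of $L$.
\item Krein: the closed convex hull of a weakly compact set is weakly compact.
\item Davis--Figiel--Johnson--Pe{\l}czy\'nski \cite[Lemma 1]{DFJP}: let $W$ be a convex, symmetric, weakly compact subset of a Banach space $Y$, and for $n\ge1$ let $p_n(y)=\inf\{t>0:y\in t(2^nW+2^{-n}B_Y)\}$. Then $Z=\{y\in Y:\sum_np_n(y)^2<\infty\}$, with the norm $\|y\|_Z=(\sum_{n\ge1}p_n(y)^2)^{1/2}$, is a reflexive Banach space.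
\end{itemize}

\begin{proof}[Proof of Proposition~\ref{prop:space}]
\emph{Weak compactness.} Let $\Omega$ be the set of $u\in\{-1,0,1\}^\kappa$ with $\operatorname{supp}u\in\mathfrak F$. It is closed in the product topology. Indeed, let $u\in\overline\Omega$ and let $E\subset\operatorname{supp}u$ be finite. Some $u'\in\Omega$ agrees with $u$ on $E$, so $E\subset\operatorname{supp}u'$ and $E\in\mathfrak F$ by Lemma~\ref{lem:hereditary}. By Lemma~\ref{lem:compact}, $\operatorname{supp}u$ is finite, and so it is one of these sets $E$. Thus $\Omega$ is compact. For $a\in c_{00}(\kappa)$ the continuous function $\hat a(u)=\sum_\gamma a_\gamma u_\gamma$ satisfies $|\hat a(u)|\le\sum_{\gamma\in\operatorname{supp}u}|a_\gamma|\le\|a\|_Y$, with equality when $u$ consists of the signs of $a$ on a maximizing set $F$. So $a\mapsto\hat a$ extends to an isometric embedding of $Y$ into $C(\Omega)$.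

If $\gamma_1,\gamma_2,\dots$ are distinct, the functions $\hat e_{\gamma_n}$ are bounded by $1$ and tend to $0$ at each $u\in\Omega$, because $u$ has finite support. So $(e_{\gamma_n})$ is weakly null in $C(\Omega)$, and by the Hahn--Banach theorem in $Y$. Every sequence in $L=\{\pm e_\gamma:\gamma<\kappa\}\cup\{0\}$ has a subsequence that is constant or has distinct indices, so $L$ is weakly compact. Its closed convex hull $W\subset B_Y$ is convex, symmetric and weakly compact.

\emph{The space.} Let $Z$ be the reflexive space obtained from $W$. For $w\in W$ we have $p_n(w)\le2^{-n}$, so $\|w\|_Z^2\le\sum_n4^{-n}\le1$. Since $2W+\frac12B_Y\subset\frac52B_Y$, we have $\|y\|_Y\le\frac52p_1(y)\le\frac52\|y\|_Z$. Let $z_\gamma$ be $e_\gamma$ regarded as an element of $Z$, and let $X$ be the closed span of the $z_\gamma$ in $Z$, with the norm of $Z$. As a closed subspace of a reflexive space, $X$ is reflexive. Property (a) holds since $x_\mu\in W$, and (b) holds since $\|\cdot\|_Z\ge\frac25\|\cdot\|_Y$.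

A sign change of coordinates extends to a surjective isometry of $Y$ that maps $L$ onto $L$, hence $W$ onto $W$. So it preserves every $p_n$ and the norm of $Z$, and $(z_\gamma)$ is a 1-unconditional basis of $X$. By (b) with $F=\{\gamma\}$ we have $\|z_\gamma-z_{\gamma'}\|\ge\frac25$ for $\gamma\ne\gamma'$, so the density of $X$ is at least $\kappa$; rational combinations show that it is at most $\kappa$.

For (c), the span of the $z_\gamma^*$ is norm dense in $X^*$: otherwise the Hahn--Banach theorem gives a nonzero element of $X^{**}=X$ annihilated by all $z^*_\gamma$. If $(x_n)$ is disjointly supported, then $z_\gamma^*(x_n)=0$ for all but at most one $n$, and if it is also bounded, convergence to $0$ extends from the dense span to all of $X^*$.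
\end{proof}

\section{Near-minimizers of an equivalent norm}\label{sec:minimizers}

\begin{proposition}\label{prop:main}
Let $\kappa$ be a regular uncountable cardinal satisfying $(S_\kappa)$, and let $X$ be the space of Proposition~\ref{prop:space}. For every equivalent norm $|\cdot|$ on $X$ there are $\lambda>0$, $\varepsilon_n\downarrow0$ and a weakly null, disjointly supported, norm-separated sequence $(x_n)_{n\ge1}$ satisfying \eqref{eq:estimate}. No equivalent norm on $X$ is $k$R for any $k\ge2$.
\end{proposition}

\begin{proof}
Let $M^{-1}\|x\|\le|x|\le M\|x\|$ on $X$.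

\emph{The classes.} For $r\in\omega$ and $\theta<\kappa$ let $V(r,\theta)$ be the set of finitely supported probability measures $\mu$ on $\kappa$ with
\[
\operatorname{supp}\mu\in\mathfrak F,\qquad \operatorname{supp}\mu\subset[\theta,\kappa),\qquad \rho\ge r\ \text{ on }[\operatorname{supp}\mu]^2 .
\]
It contains the Dirac measures at points of $[\theta,\kappa)$. Let $\lambda(r,\theta)=\inf\{|x_\mu|:\mu\in V(r,\theta)\}$. These numbers lie in $[\frac2{5M},M]$ by Proposition~\ref{prop:space}, and they are nondecreasing in $r$ and in $\theta$, since the classes decrease.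

In Example~\ref{ex:l1} the position $\theta$ tended to infinity along the sequence. Here we need near-minimizers arbitrarily far out in $\kappa$, and after the selection by Lemma~\ref{lem:select} we no longer know where they lie. Both problems disappear because the infimum stops depending on $\theta$: by (R3), applied for each $r$, and by regularity there is $\theta^*<\kappa$ with $\lambda(r,\theta)=\lambda(r,\theta^*)=:\lambda(r)$ for all $\theta\ge\theta^*$ and all $r\in\omega$. Let $\lambda=\sup_r\lambda(r)=\lim_r\lambda(r)>0$.

\emph{The supply of near-minimizers.} Fix $n\ge1$. For every $\theta\ge\theta^*$ there is $\mu\in V(n+1,\theta)\subset V(n+1,\theta^*)$ with $|x_\mu|<\lambda(n+1)+\frac1n\le\lambda+\frac1n$. In a recursion of length $\kappa$, taking $\theta$ at each stage above the supports chosen so far, we obtain $\kappa$ such measures with pairwise disjoint supports. By (R1), $\kappa$ of these supports have the same cardinality $k_n$; let $\mathcal W_n$ be the $\kappa$-family they form. This thinning is needed because Lemma~\ref{lem:join} asks for the color $(n,|F_m|)$, while Lemma~\ref{lem:select} needs the colors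 before the sets are chosen.

\emph{Selection.} Lemma~\ref{lem:select} with $v(n,m)=(n,k_m)$ gives measures $\mu_n\in V(n+1,\theta^*)$ with $|x_{\mu_n}|<\lambda+\frac1n$ whose supports $F_1<F_2<\cdots$ satisfy $d\equiv(n,|F_m|)$ on $F_n\times F_m$ for $n<m$. Also $F_n\in\mathfrak F$ and $\rho\ge n+1$ on $[F_n]^2$. So Lemma~\ref{lem:join} applies. Put $x_n=x_{\mu_n}$.

\emph{The estimate.} Let $n_1<\dots<n_k$, $k\le n_1+1$, $a_i\ge0$, $\sum a_i=1$, and let $\mu=\sum a_i\mu_{n_i}$. Its support is contained in $F_{n_1}\cup\dots\cup F_{n_k}\subset[\theta^*,\kappa)$, so Lemmas~\ref{lem:join} and~\ref{lem:hereditary} give $\mu\in V(n_1,\theta^*)$. Since $x_\mu=\sum a_ix_{n_i}$,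
\[
\lambda(n_1)\le\Big|\sum_{i=1}^ka_ix_{n_i}\Big|\le\max_i|x_{n_i}|\le\lambda+\frac1{n_1}.
\]
This is \eqref{eq:estimate} with $\varepsilon_n=\max(\lambda-\lambda(n),\frac1n)\downarrow0$. The sequence $(x_n)$ is bounded and disjointly supported, hence weakly null by Proposition~\ref{prop:space}(c). For $n\ne m$, part (b) with $F=F_n$ gives $\|x_n-x_m\|\ge\frac25\sum_{\gamma\in F_n}\mu_n(\gamma)=\frac25$.

\emph{Failure of $k$R.} Fix $k\ge2$ and let $n_1,\dots,n_k$ be indices, not necessarily distinct, with minimum $n\ge k-1$. Then $\frac1k(x_{n_1}+\dots+x_{n_k})$ is a convex combination of at most $k\le n+1$ distinct terms of the sequence, the first with index $n$. By \eqref{eq:estimate}, $\big||x_{n_1}+\dots+x_{n_k}|-k\lambda\big|\le k\varepsilon_n\to0$. A norm-separated sequence does not converge, so $|\cdot|$ is not $k$R by Lemma~\ref{lem:normalize}.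
\end{proof}

\section{A coloring on $\mathfrak b$ by oscillation}\label{sec:b}

In this section $\kappa=\mathfrak b$, and intervals such as $[t,t')$ with integer endpoints are intervals of $\omega$. The ordinals below $\kappa$ are represented by functions in $\omega^\omega$, and the color of a pair is read off from the number of times the second function catches up with the first.

\begin{lemma}\label{lem:scale}
The cardinal $\kappa=\mathfrak b$ is regular and uncountable, and there are nondecreasing functions $f_\alpha\in\omega^\omega$ $(\alpha<\kappa)$ such that $f_\alpha\le^*f_\beta$ for $\alpha<\beta$ and $\{f_\alpha:\alpha\in I\}$ is unbounded for every cofinal $I\subset\kappa$.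
\end{lemma}

\begin{proof}
Countably many functions $g_0,g_1,\dots$ are bounded by $n\mapsto\max_{i\le n}g_i(n)$, so $\kappa$ is uncountable. Let $\{g_\alpha:\alpha<\kappa\}$ be unbounded. Given $f_\beta$ for $\beta<\alpha$, the set $\{f_\beta:\beta<\alpha\}\cup\{g_\alpha\}$ has fewer than $\mathfrak b$ elements, so it has a bound $g$; let $f_\alpha(n)=\max_{i\le n}g(i)$. If $I$ is cofinal and $f_\alpha\le^*g$ for all $\alpha\in I$, then for each $\gamma<\kappa$ there is $\alpha\in I$ with $\alpha\ge\gamma$, and $g_\gamma\le^*f_\gamma\le^*f_\alpha\le^*g$; this contradicts the choice of the $g_\gamma$. So $\{f_\alpha:\alpha\in I\}$ is unbounded, which forces $|I|\ge\mathfrak b$. Hence $\kappa$ is regular.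
\end{proof}

For $\alpha<\beta<\kappa$ define the \emph{oscillation}
\[
o(\alpha,\beta)=\#\{n\in\omega:\ f_\alpha(n)>f_\beta(n),\ f_\alpha(n+1)\le f_\beta(n+1)\},
\]
which is finite since $f_\alpha\le^*f_\beta$. We can prescribe the oscillation up to a bounded error.

\begin{lemma}\label{lem:osc}
For every $\kappa$-family $\mathcal W$ there is $C\in\omega$ such that for every $p\ge1$ there are $F<G$ in $\mathcal W$ with $p\le o(\alpha,\beta)\le p+C$ for all $\alpha\in F$, $\beta\in G$.
\end{lemma}

The error is absorbed by a function that is constant on long intervals.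

\begin{proof}[Proof of Proposition~\ref{prop:b} from Lemmas~\ref{lem:scale} and~\ref{lem:osc}]
Enumerate $\omega\times\omega$ as $(v_i,C_i)_{i\in\omega}$, cut $\{1,2,\dots\}$ into consecutive intervals $I_i$ with $C_i+1$ elements, and let $h\equiv v_i$ on $I_i$, $h(0)=0$. Put $c=h\circ o$. Given $\mathcal W$ and $v\in\omega$, take $C$ from Lemma~\ref{lem:osc}, take $p\ge1$ with $h\equiv v$ on $[p,p+C]$, and take $F<G$ for this $p$. Then $c\equiv v$ on $F\times G$.
\end{proof}

Before proving Lemma~\ref{lem:osc} we describe the case of singletons and $p=1$. An unbounded family of nondecreasing functions can \emph{jump}: there are a place $t_0$ and a bound $K_0$ such that some members are at most $K_0$ before $t_0$ and as large as we like from $t_0$ on. The same holds among the members extending a finite sequence $s_1$ longer than $t_0$, provided enough members extend $s_1$; this gives $t_1>t_0$ and $K_1$. Take $\phi$ of the first kind with $\phi(t_0)>K_1$, and $\psi$ of the second kind. Then $\phi>\psi$ on $[t_0,t_1)$. If $\psi\ge\phi$ from $t_1$ on, there is exactly one counted place at or after $t_0$, namely $t_1-1$, and at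 most $t_0$ before it. For larger $p$ the two functions jump over each other in turn (Figure~\ref{fig:leap}). The delicate point is the end: a high jump keeps $\psi$ above $\phi$ only on a finite interval, whose length must be known before $\psi$ is chosen, and $\phi$ must have the smaller index. Since only an initial segment of $\phi$ has been specified, we may take $\phi$ from a fixed countable set and place one function $\bar f$ between this set and all candidates for $\psi$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.2,yscale=0.85]
\draw[->] (0,0)--(8,0) node[right]{$n$};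
\draw[dotted] (0,0.9)--(7.6,0.9) node[right]{$K(s_1)$};
\draw[dotted] (0,1.7)--(7.6,1.7) node[right]{$K(s_2)$};
\draw[dotted] (0,2.6)--(7.6,2.6) node[right]{$K(s_3)$};
\draw[thick] (0,0.3)--(1.5,0.3)--(1.5,1.3)--(4.5,1.3)--(4.5,3.1)--(7.4,3.1) node[above left]{$\phi$};
\draw[thick,dashed] (0,0.6)--(3,0.6)--(3,2.15)--(6,2.15)--(6,4)--(7.4,4) node[above left]{$\psi$};
\node[below] at (1.5,0){$t_0$};
\node[below] at (3,0){$t_1$};
\node[below] at (4.5,0){$t_2$};
\node[below] at (6,0){$t_3$};
\end{tikzpicture}
\caption{Two nondecreasing functions that jump over each other (schematic, $p=2$). The function $\phi$ jumps at $t_0$ above the level $K(s_1)$ that bounds $\psi$ before $t_1$; then $\psi$ jumps at $t_1$ above the level $K(s_2)$ that bounds $\phi$ before $t_2$; and so on. From $t_0$ on, $\psi$ catches up with $\phi$ exactly twice, at $t_1$ and at $t_3$.}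
\label{fig:leap}
\end{figure}

\begin{proof}[Proof of Lemma~\ref{lem:osc}]
\emph{Step 1: normalization.} By (R1) and (R2) we may pass to a subfamily $\mathcal W=\{F_\xi:\xi<\kappa\}$ with $|F_\xi|=N$ for all $\xi$ and $F_\xi<F_\eta$ for $\xi<\eta$. Let $f^1_\xi,\dots,f^N_\xi$ be the functions $f_\alpha$, $\alpha\in F_\xi$, in increasing order of $\alpha$, and let $\mathbf f_\xi=(f_\xi^1,\dots,f_\xi^N):\omega\to\omega^N$. Write $\mathbf f_\xi{\upharpoonright}n$ for the sequence of its first $n$ values, and say that $\mathbf f_\xi$ \emph{extends} a finite sequence $s$ in $\omega^N$ of length $|s|$ if $\mathbf f_\xi{\upharpoonright}|s|=s$.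

\emph{Step 2: the separating function.} There are countably many finite sequences in $\omega^N$, so there is a countable $D\subset\kappa$ such that every $\mathbf f_\xi{\upharpoonright}n$ is extended by $\mathbf f_\zeta$ for some $\zeta\in D$. Fix $\delta<\kappa$ with $\delta>\sup D$ and let $\bar f=f^1_\delta$. For $\zeta\in D$ we have $F_\zeta<F_\delta$, so there is $m(\zeta)$ with $f^i_\zeta(n)\le\bar f(n)$ for all $i$ and all $n\ge m(\zeta)$. For $\xi>\delta$ we have $\bar f\le^*f_\xi^j$ for all $j$, so by (R1) there are $n_0$ and a set $\Xi\subset(\delta,\kappa)$ of cardinality $\kappa$ with $\bar f(n)\le f^j_\xi(n)$ for all $n\ge n_0$, all $j$ and all $\xi\in\Xi$.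

\emph{Step 3: the tree.} Let $T$ be the set of finite sequences $s$ in $\omega^N$ that are extended by $\mathbf f_\xi$ for $\kappa$ many $\xi\in\Xi$; the empty sequence $\emptyset$ is in $T$. Let $\Xi'$ be the set of $\xi\in\Xi$ with $\mathbf f_\xi{\upharpoonright}n\in T$ for all $n$. The set $\Xi\setminus\Xi'$ is the union, over the countably many $s\notin T$, of the sets $\{\xi\in\Xi:\mathbf f_\xi\text{ extends }s\}$, so it has cardinality less than $\kappa$ by (R1). Hence for $s\in T$ the set $[s]=\{\xi\in\Xi':\mathbf f_\xi\text{ extends }s\}$ has cardinality $\kappa$.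

\emph{Step 4: jumps.} We claim that for each $s\in T$ there are integers $n_1(s),\dots,n_N(s)\ge|s|$, an integer $K(s)$, and $\xi_k(s)\in[s]$ $(k\in\omega)$ such that for all $k$ and $j$
\begin{equation}\label{eq:jump}
f^j_{\xi_k(s)}\le K(s)\ \text{ on }[0,n_j(s)),\qquad f^j_{\xi_k(s)}\ge k\ \text{ on }[n_j(s),\infty).
\end{equation}
First, there is $n\ge|s|$ such that $\{\min_jf_\xi^j(n):\xi\in[s]\}$ is an unbounded set of integers. Otherwise let $g(n)$ be its maximum for $n\ge|s|$, and $g(n)=0$ for $n<|s|$. For $\xi\in[s]$ we have $f^1_\xi\le^*f^j_\xi$ for all $j$, so $f^1_\xi(n)=\min_jf^j_\xi(n)\le g(n)$ for large $n$. Then $g$ bounds the functions $f_\alpha$ with $\alpha$ in $\{\min F_\xi:\xi\in[s]\}$, a set of cardinality $\kappa$ and therefore cofinal. This contradicts Lemma~\ref{lem:scale}.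

Fix such an $n$ and choose $\xi_k\in[s]$ with $\min_jf^j_{\xi_k}(n)\ge k$. Pass to a subsequence such that, for each of the finitely many pairs $(j,i)$ with $i\le n$, the sequence $(f^j_{\xi_k}(i))_k$ is bounded or tends to infinity. For $i=n$ it tends to infinity; for $i<|s|$ it is constant, being determined by $s$. Let $n_j(s)$ be the least $i\le n$ for which it tends to infinity; then $n_j(s)\ge|s|$. Let $K(s)$ bound all the bounded sequences, and pass to a further subsequence with $f^j_{\xi_k}(n_j(s))\ge k$ for all $j$ and $k$. Since the functions are nondecreasing, \eqref{eq:jump} holds.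

Let $q(s)=\max_jn_j(s)\ge|s|$ and $C=q(\emptyset)$. Note that $C$ depends only on $\mathcal W$. Fix $p\ge1$.

\emph{Step 5: two interleaved branches.} Different coordinates jump at different places. To handle all pairs $(i,j)$ at once we make each sequence longer than all jump places of its predecessor. Let $s_0=\emptyset$, and let $s_1\in T$ with $|s_1|>q(s_0)$, an initial segment of any $\mathbf f_\xi$ with $\xi\in\Xi'$. For $0\le\ell\le2p-2$ let
\[
s_{\ell+2}=\mathbf f_{\xi_k(s_\ell)}{\upharpoonright}\big(q(s_{\ell+1})+1\big),\qquad\text{where }k=K(s_{\ell+1})+1 .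
\]
Then $s_{\ell+2}\in T$ because $\xi_k(s_\ell)\in\Xi'$, and
\begin{equation}\label{eq:order}
|s_\ell|\le n_j(s_\ell)\le q(s_\ell)<|s_{\ell+1}|\qquad(0\le\ell\le2p-1,\ 1\le j\le N).
\end{equation}
In particular $|s_{\ell+2}|>q(s_\ell)\ge|s_\ell|$, so $s_{\ell+2}$ extends $s_\ell$, and any $\mathbf f_\xi$ $(\xi<\kappa)$ extending $s_{\ell+2}$ agrees with $\mathbf f_{\xi_k(s_\ell)}$ on $[0,q(s_\ell)]$. By \eqref{eq:jump} and monotonicity, such an $\mathbf f_\xi$ satisfies for all $j$
\begin{equation}\label{eq:leap}
f^j_\xi\le K(s_\ell)\ \text{ on }[0,n_j(s_\ell)),\qquad f^j_\xi>K(s_{\ell+1})\ \text{ on }[n_j(s_\ell),\infty).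
\end{equation}

\emph{Step 6: the pair.} Choose $\zeta\in D$ with $\mathbf f_\zeta$ extending $s_{2p}$. Let $m'=\max(m(\zeta),n_0)$, and let $\eta=\xi_k(s_{2p-1})$ with $k>\max_if^i_\zeta(m')$. Then $\zeta<\delta<\eta$, so $F_\zeta<F_\eta$. Fix $i,j$, put $\phi=f^i_\zeta$ and $\psi=f^j_\eta$, and for $0\le\ell\le2p-1$ let $t_\ell=n_i(s_\ell)$ if $\ell$ is even and $t_\ell=n_j(s_\ell)$ if $\ell$ is odd. By \eqref{eq:order}, $t_\ell\le q(s_\ell)<|s_{\ell+1}|\le t_{\ell+1}$, so $t_0<t_1<\dots<t_{2p-1}$.

Since $\mathbf f_\zeta$ extends $s_2,s_4,\dots,s_{2p}$, it satisfies \eqref{eq:leap} for even $\ell\le2p-2$. Since $\mathbf f_\eta$ extends $s_3,s_5,\dots,s_{2p-1}$, it satisfies \eqref{eq:leap} for odd $\ell\le2p-3$; by \eqref{eq:jump}, also $\psi\le K(s_{2p-1})$ on $[0,t_{2p-1})$ and $\psi\ge k$ on $[t_{2p-1},\infty)$. Hence: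
\begin{itemize}
\item for even $\ell\le2p-2$, $\phi>K(s_{\ell+1})\ge\psi$ on $[t_\ell,t_{\ell+1})$;
\item for odd $\ell\le2p-3$, $\psi>K(s_{\ell+1})\ge\phi$ on $[t_\ell,t_{\ell+1})$;
\item $\psi\ge\phi$ on $[t_{2p-1},\infty)$: for $n\le m'$ in this interval, $\psi(n)\ge k>\phi(m')\ge\phi(n)$, and for $n\ge m'$, $\psi(n)\ge\bar f(n)\ge\phi(n)$ by Step 2, as $\eta\in\Xi$ and $\zeta\in D$.
\end{itemize}
These intervals are nonempty and partition $[t_0,\infty)$. So the $n\ge t_0$ with $\phi(n)>\psi(n)$ and $\phi(n+1)\le\psi(n+1)$ are exactly the $p$ numbers $t_\ell-1$ with $\ell=1,3,\dots,2p-1$. At most $t_0\le C$ further such $n$ lie below $t_0$. Since $i,j$ were arbitrary, $F=F_\zeta$ and $G=F_\eta$ are as required.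
\end{proof}

\section{Proofs of the theorems; densities and sharpness}\label{sec:end}

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:strong}]
By Proposition~\ref{prop:b}, $\kappa=\mathfrak b$ is regular and uncountable and satisfies $(S_\kappa)$. Let $X$ be the space of Proposition~\ref{prop:space} and apply Proposition~\ref{prop:main}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:density}]
Let $\kappa$ be regular and uncountable with $(S_\kappa)$, let $X$ be the space of Proposition~\ref{prop:space}, and let $\tau\ge\kappa$. The space $X\oplus_2\ell_2(\tau)$ is reflexive and has density $\tau$. A 2R norm restricts to a 2R norm on every closed subspace, so an equivalent 2R norm on this space would give one on $X$, contrary to Proposition~\ref{prop:main}. (The same argument excludes $k$R norms.) With $\kappa=\mathfrak b$ this covers all $\tau\ge\mathfrak b$.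

Shelah \cite{Shelah} proved in ZFC the statement $\mathrm{Pr}_1(\aleph_2,\aleph_2,\aleph_2,\aleph_0)$: there is $c':[\omega_2]^2\to\omega_2$ such that for every family of $\aleph_2$ pairwise disjoint nonempty finite subsets of $\omega_2$ and every $\gamma<\omega_2$ there are members $F<G$ of the family with $c'\equiv\gamma$ on $F\times G$. Let $c=c'$ where $c'<\omega$ and $c=0$ elsewhere. For $v\in\omega$, $c'\equiv v$ on $F\times G$ implies $c\equiv v$ on $F\times G$, so $(S_{\aleph_2})$ holds. As $\aleph_2$ is regular and uncountable, this covers all $\tau\ge\aleph_2$.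

By the theorem of Odell and Schlumprecht there is no separable example, and we have just found one of density $\aleph_2$. So the least density is $\aleph_1$ or $\aleph_2$, and it is $\aleph_1$ if $\mathfrak b=\aleph_1$. Under the continuum hypothesis, $\aleph_1\le\mathfrak b\le2^{\aleph_0}=\aleph_1$.
\end{proof}

\begin{remark}[The restriction $k\le n_1+1$]\label{rem:sharp}
For any prescribed $\Phi:\{1,2,\dots\}\to\{1,2,\dots\}$, the restriction $k\le n_1+1$ in \eqref{eq:estimate} can be replaced by $k\le\Phi(n_1)$. Choose $m_1<m_2<\cdots$ with $m_n+1\ge\Phi(n)$ and replace $x_n,\varepsilon_n$ by $x_{m_n},\varepsilon_{m_n}$; then $k\le\Phi(n_1)$ implies $k\le m_{n_1}+1$. The restriction cannot be dropped. By Mazur's theorem the weak and norm closures of a convex set coincide; as $(x_n)$ is weakly null, each tail has convex combinations of arbitrarily small norm, whereas \eqref{eq:estimate} without the restriction would keep these norms at least $\lambda-\varepsilon_{n_1}$, which is positive for large $n_1$.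
\end{remark}

\begin{thebibliography}{9}

\bibitem{DFJP}
Davis, Figiel, Johnson and Pe{\l}czy\'nski, J. Funct. Anal. 17 (1974).

\bibitem{Problem}
\texttt{https://speegled.github.io/functional\_analysis\_pnw/talks/myschedule.html}

\bibitem{Shelah}
Shelah, \emph{Colouring and non-productivity of $\aleph_2$-c.c.}, Ann. Pure Appl. Logic 84 (1997), 153--174.

\end{thebibliography}
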